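\title{Sums of remainders are almost always unique}

\begin{abstract}
For a positive integer $n$ let $f(n)$ be the sum of the remainders of $n$ on division by $1,2,\dots,n$. We prove the conjecture that for almost all $n$ no other positive integer $m$ satisfies $f(m)=f(n)$. We also prove two stronger statements. If $\varepsilon(n)\to0$, then for almost all $n$ the value $f(n)$ is at distance more than $\varepsilon(n)n$ from every other value of $f$, and this order is optimal. Two integers $k<k+h$ with the same value of $f$ satisfy $h\ll\log\log(k+16)$, and the number of such pairs with $k\le x$ is $\ll x\exp(-c(\log x)^{1/3})$. The proofs start from the identity $f(n)=n^2-\sum_{j\le n}\sigma(j)$ and use, beyond elementary arguments, only Dirichlet's theorem on primes in progressions and Mertens' theorems.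
\end{abstract}

\section{Introduction}\label{sec:intro}

For a positive integer $n$ let
\[
f(n)=\sum_{d=1}^{n}(n\bmod d),
\]
where $n\bmod d\in\{0,1,\dots,d-1\}$ is the remainder of $n$ on division by $d$. The term $d=n$ vanishes, so the sum may also be taken over $d<n$. Call $n$ \emph{unique} if no positive integer $m\ne n$ has $f(m)=f(n)$. For a set $S$ of positive integers, the upper and lower densities $\overline{d}(S)$ and $\underline{d}(S)$ are the upper and lower limits of $\#(S\cap[1,x])/x$ as $x\to\infty$, and $S$ has natural density $\delta$ if both equal $\delta$. A property holds for \emph{almost all} $n$ if the set of exceptions has natural density $0$. The conjecture posed in \cite{problem} is that almost all $n$ are unique.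

The function $f$ is a divisor sum in disguise. Let $\sigma(j)$ be the sum of the divisors of $j$. We have $n\bmod d=n-d\lfloor n/d\rfloor$, and $\lfloor n/d\rfloor$ counts the $j\le n$ divisible by $d$, so
\begin{equation}\label{eq:identity}
f(n)=n^2-\sum_{j\le n}\sigma(j),\qquad f(n)-f(n-1)=2n-1-\sigma(n).
\end{equation}
From $\sigma(1),\dots,\sigma(8)=1,3,4,7,6,12,8,15$ we get $f(1),\dots,f(8)=0,0,1,1,4,3,8,8$. The repetitions visible here continue: $\sigma(2^m)=2^{m+1}-1$ gives $f(2^m-1)=f(2^m)$ for all $m\ge1$. So infinitely many integers are not unique, and ``almost all'' cannot be replaced by ``all but finitely many''. Other coincidences occur, for example $f(38183)=f(38185)=258840858$. Nor is $f$ close to monotone: if $6\mid n$ then $\sigma(n)\ge n+\frac n2+\frac n3+\frac n6=2n$, so $f(n)<f(n-1)$ for at least one integer in six.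

On the large scale, however, $f$ grows. Writing $j=de$ and summing over $e$ first,
\[
\sum_{j\le n}\sigma(j)=\sum_{d\le n}\ \sum_{e\le n/d}e=\sum_{d\le n}\Big(\frac{n^2}{2d^2}+O\Big(\frac nd\Big)\Big)=\frac{\zeta(2)}2n^2+O(n\log 2n),
\]
and therefore
\begin{equation}\label{eq:asymptotic}
f(n)=\beta n^2+O(n\log 2n),\qquad \beta=1-\frac{\zeta(2)}2=1-\frac{\pi^2}{12}>0 .
\end{equation}
Near $n$ the values of $f$ are thus spaced about $2\beta n$ apart on average, and only integers close to $n$ can share the value $f(n)$. For a given $h$, the difference $f(k+h)-f(k)$ is an integer that fluctuates on the scale $k$. If it were spread evenly over its range, it would vanish with probability about $1/k$, so one guesses that the conjecture is true. It is.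

\begin{theorem}\label{thm:main}
The set of positive integers that are not unique has natural density $0$.
\end{theorem}

The average spacing suggests asking how far $f(n)$ typically lies from all other values.

\begin{theorem}\label{thm:separation}
If $\varepsilon(n)\to0$, then for almost all $n$ we have $|f(m)-f(n)|>\varepsilon(n)\,n$ for all $m\ne n$. This is optimal: for every fixed $\varepsilon>0$, the set of $n$ with $|f(n)-f(n-1)|<\varepsilon n$ has positive lower density.
\end{theorem}

The last result bounds how far apart two integers with the same value can be and how many such pairs there are. The constants implied by $\ll$ are absolute.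

\begin{theorem}\label{thm:quantitative}
\begin{enumerate}
\item[(i)] If $k,h\ge1$ and $f(k+h)=f(k)$, then $h\ll\log\log(k+16)$.
\item[(ii)] The number of pairs $(k,h)$ with $k\le x$, $h\ge1$ and $f(k+h)=f(k)$, and hence the number of non-unique $n\le x$, is $\ll x\exp(-c(\log x)^{1/3})$ for an absolute constant $c>0$.
\item[(iii)] The number of such pairs with $h$ odd is $\ll\sqrt x\,(\log\log x)^2$ for $x$ large.
\end{enumerate}
\end{theorem}

Theorem~\ref{thm:main} follows from Theorem~\ref{thm:separation} (take $\varepsilon=0$) and also from Theorem~\ref{thm:quantitative}(ii). We prove it first and directly, because the direct proof is short and half of it is used again. A congruence handles each fixed $h$ (Section~\ref{sec:fixed}) and a second moment estimate handles all large $h$ together (Section~\ref{sec:long}). For Theorem~\ref{thm:separation} the congruence is replaced by the fact that a certain random variable has no atoms (Section~\ref{sec:separation}). Sections~\ref{sec:length} and~\ref{sec:counting} prove Theorem~\ref{thm:quantitative}.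

\section{The equation of a coincidence}\label{sec:equation}

\subsection*{Conventions and standard facts}
The letters $p,q,\ell$ denote primes, $C$ is a positive absolute constant that may change from line to line, $C_1,C_2,C_3,k_0,H_0$ are fixed absolute constants, and ``$x$ large'' means $x\ge x_0$ with $x_0$ absolute. We write $p\,\|\,n$ if $p\mid n$ and $p^2\nmid n$, and $\omega(n)$ for the number of distinct prime factors of $n$. An integer is \emph{$y$-smooth} if all its prime factors are at most $y$. We put
\[
\rho(n)=\frac{\sigma(n)}n=\sum_{d\mid n}\frac1d .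
\]
The following facts are used throughout.
\begin{enumerate}
\item[(F1)] \emph{Residue classes.} Among $h$ consecutive integers at most $h/d+1$ lie in a given class modulo $d$; among the positive integers up to $x$, at most $x/d+1$ do. If the system $k\equiv a_j\pmod{m_j}$ has a solution, then $\gcd(m_j,m_l)\mid a_j-a_l$ for all $j,l$, and the solutions form one class modulo $\operatorname{lcm}(m_1,m_2,\dots)$. If the $m_j$ are pairwise coprime, a solution exists (Chinese remainder theorem).
\item[(F2)] \emph{Elementary sums.} For $y\ge1$ we have $\sum_{d\le y}1/d\le1+\log y$ and, comparing with $\sum 1/(d(d\pm1))$, $1/(\lfloor y\rfloor+1)<\sum_{d>y}d^{-2}\le1/\lfloor y\rfloor\le2/y$.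
\item[(F3)] \emph{Dirichlet.} If $\gcd(a,M)=1$, then $\sum_{p\equiv a\ (\mathrm{mod}\ M)}1/p=\infty$.
\item[(F4)] \emph{Mertens.} For $y\ge1$, $\sum_{p\le y}1/p=\log\log2y+O(1)$, and the sum of $1/d$ over $y$-smooth $d$ equals $\prod_{p\le y}(1-1/p)^{-1}\ll\log2y$.
\item[(F5)] \emph{Markov's inequality.} If $Z\ge0$ and $t>0$, the measure (or number) of points with $Z\ge t$ is at most $t^{-1}$ times the integral (or sum) of $Z$.
\item[(F6)] \emph{Size of $\rho$.} The functions $\sigma$ and $\rho$ are multiplicative, $1\le\rho(n)\le1+\log n$, and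
$\rho(n)\le\prod_{p\mid n}\big(1-\frac1p\big)^{-1}=\prod_{p\mid n}\big(1+\frac1{p-1}\big)\le\exp\big(\sum_{p\mid n}\frac1{p-1}\big)$.
\end{enumerate}

\subsection*{Coincidences}
A \emph{coincidence} is a pair $(k,h)$ of positive integers with $f(k+h)=f(k)$, and $h$ is its \emph{length}. By \eqref{eq:identity},
\begin{equation}\label{eq:difference}
f(k+h)-f(k)=h(2k+h)-\sum_{j=1}^h\sigma(k+j),
\end{equation}
so $(k,h)$ is a coincidence if and only if
\begin{equation}\label{eq:E}
\sum_{j=1}^h\sigma(k+j)=h(2k+h).
\end{equation}
A non-unique $n\le x$ equals $k$ or $k+h$ for some coincidence $(k,h)$, and in both cases $k\le x$. Hence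
\begin{equation}\label{eq:pairs}
\#\{n\le x:\ n\text{ not unique}\}\le2\,\#\{\text{coincidences }(k,h)\text{ with }k\le x\}.
\end{equation}
Equation \eqref{eq:E} carries two kinds of information: it is an exact relation between integers, which can be reduced modulo a prime, and it is a statement about sizes. For the latter we divide out the common scale and put
\[
W_h(k)=\sum_{j=1}^h\rho(k+j).
\]
Since $\sigma(k+j)=(k+j)\rho(k+j)$,
\begin{equation}\label{eq:sandwich}
kW_h(k)\le\sum_{j=1}^h\sigma(k+j)\le(k+h)W_h(k).
\end{equation}
When $h$ is small compared with $k$, a coincidence forces $W_h(k)\approx2h$: the average of $\rho$ over the window $k+1,\dots,k+h$ must be close to $2$. The global average is smaller, for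
\begin{equation}\label{eq:mean}
\sum_{n\le x}\rho(n)=\sum_{d\le x}\frac1d\Big\lfloor\frac xd\Big\rfloor=\zeta(2)x+O(\log2x).
\end{equation}
The inequality $2-\zeta(2)>0.35$, already responsible for $\beta>0$, is what makes long coincidences rare.

\section{Fixed length: a congruence obstruction}\label{sec:fixed}

\begin{example}[length one]\label{ex:one}
For $h=1$ and $N=k+1$, equation \eqref{eq:E} reads $\sigma(N)=2N-1$, so $\sigma(N)$ is odd. For an odd prime $p$ the factor $\sigma(p^a)=1+p+\dots+p^a$ has the parity of $a+1$. Thus if $\sigma(N)$ is odd, every odd prime occurs in $N$ to an even power, and $N$ is a square or twice a square. At most $2\sqrt y$ integers $N\le y$ have this form.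
\end{example}

\begin{example}[length two]\label{ex:two}
For $h=2$ the equation is $\sigma(k+1)+\sigma(k+2)=4(k+1)$. It holds for $k=38183$: here $k+1=2^3\cdot3\cdot37\cdot43$ and $k+2=5\cdot7\cdot1091$, and
\[
15\cdot4\cdot38\cdot44+6\cdot8\cdot1092=100320+52416=152736=4\cdot38184 .
\]
Parity is now useless, since the right side is always even. Work instead modulo an odd prime $\ell$. If $p\equiv-1\pmod\ell$ and $p\,\|\,N$, then $\ell\mid p+1\mid\sigma(N)$. If $\ell$ divides both $\sigma(k+1)$ and $\sigma(k+2)$, the equation gives $\ell\mid k+1$. So a coincidence of length two either has $k$ in one class modulo $\ell$, or has $\ell\nmid\sigma(k+1)$ or $\ell\nmid\sigma(k+2)$. For $k=38183$ the first alternative holds with $\ell=3$, and the second with $\ell=5$, since $5\nmid52416$. The next lemma shows that the second alternative is rare for every $\ell$, and the first becomes rare as $\ell$ grows.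
\end{example}

\begin{lemma}\label{lem:divisible}
For every $M\ge1$, almost all $n$ satisfy $M\mid\sigma(n)$.
\end{lemma}

\begin{proof}
If $p\equiv-1\pmod M$ and $p\,\|\,n$, then $\sigma(n)=(p+1)\sigma(n/p)$ is divisible by $M$. Let $\mathcal S$ be a finite set of primes $p\equiv-1\pmod M$. The condition $p\,\|\,n$ depends on $n$ modulo $p^2$ and holds for $p-1$ of the $p^2$ classes. By the Chinese remainder theorem, the $n$ for which no $p\in\mathcal S$ satisfies $p\,\|\,n$ have density
\[
\prod_{p\in\mathcal S}\Big(1-\frac1p+\frac1{p^2}\Big)\le\exp\Big(-\sum_{p\in\mathcal S}\frac1p+\zeta(2)\Big).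
\]
This bounds the upper density of $\{n:M\nmid\sigma(n)\}$, and by (F3) it can be made arbitrarily small.
\end{proof}

\begin{proposition}\label{prop:fixed}
For each fixed $h\ge1$, the set of $k$ such that $(k,h)$ is a coincidence has density $0$.
\end{proposition}

\begin{proof}
Let $\ell>2h$ be prime. A translate of a set of density $0$ has density $0$, and so does a finite union of such sets. By Lemma~\ref{lem:divisible}, almost all $k$ therefore satisfy $\ell\mid\sigma(k+j)$ for all $1\le j\le h$. If such a $k$ satisfies \eqref{eq:E}, then $\ell\mid h(2k+h)$. As $\ell\nmid h$ we get $\ell\mid2k+h$, and as $\ell$ is odd this puts $k$ in one class modulo $\ell$. So the set in question has upper density at most $1/\ell$. Let $\ell\to\infty$.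
\end{proof}

\section{Long coincidences and the proof of Theorem~\ref{thm:main}}\label{sec:long}

Proposition~\ref{prop:fixed} gives $o(x)$ coincidences for each length, with no uniformity in $h$, and infinitely many lengths have to be summed. We therefore need a bound that is summable in $h$. It comes from sizes alone, so we prove it under the weaker hypothesis $|f(k+h)-f(k)|\le k+h$, which is the form needed for Theorem~\ref{thm:separation}.

\begin{lemma}\label{lem:log}
If $|f(k+h)-f(k)|\le k+h$, then $h\le C_1\log(k+2)$. If moreover $k\ge k_0$, then $W_h(k)\ge2h-2$.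
\end{lemma}

\begin{proof}
By \eqref{eq:asymptotic}, $\beta h(2k+h)\le C(k+h)\log(2(k+h))$, and $2k+h\ge k+h$, so $h\le C\log(2(k+h))$. If $h>k$ this gives $h\le C\log4h$, so $h$ is bounded; otherwise $h\le C\log4k$. In both cases $h\le C_1\log(k+2)$. By \eqref{eq:sandwich} and \eqref{eq:difference},
\[
(k+h)W_h(k)\ge h(2k+h)-(k+h)=(2h-1)(k+h)-h^2 .
\]
Choose $k_0$ so that $C_1^2\log^2(k+2)\le k$ for $k\ge k_0$. Then $h^2\le k+h$ and $W_h(k)\ge2h-2$.
\end{proof}

Expand $W_h(k)=\sum_d\frac1d\#\{j\le h:d\mid k+j\}$. A divisor $d\le h$ has about $h/d$ multiples in every window of length $h$, whatever $k$ is, so these divisors contribute about $\zeta(2)h$. The excess up to $2h-2$ must come from divisors $d>h$, and this is unlikely.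

\begin{lemma}\label{lem:moment}
There are absolute constants $H_0$ and $C$ such that for $x\ge2$ and $H_0\le h\le x$,
\[
\#\{k\le x:\ W_h(k)\ge2h-2\}\le C\big(x/h^2+\log^2(2x)\big).
\]
\end{lemma}

\begin{proof}
Let $U_h(k)=\sum_{d>h}\frac1d\#\{i\le h:d\mid k+i\}$. By (F1) and (F2),
\[
W_h(k)\le\sum_{d\le h}\frac1d\Big(\frac hd+1\Big)+U_h(k)\le\zeta(2)h+1+\log h+U_h(k).
\]
If $W_h(k)\ge2h-2$ then $U_h(k)\ge0.35h-3-\log h$, which is at least $h/4$ for $h\ge H_0$.

We bound the second moment
\[
\sum_{k\le x}U_h(k)^2=\sum_{d,e>h}\frac1{de}\sum_{i,j\le h}\#\{k\le x:\ d\mid k+i,\ e\mid k+j\}.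
\]
Only $d,e\le x+h\le2x$ contribute; this is where $h\le x$ is used. Let $g=\gcd(d,e)$. By (F1) the inner count vanishes unless $g\mid i-j$, which holds for at most $h(h/g+1)\le 2h^2$ pairs $(i,j)$, and for these it is at most $xg/(de)+1$. Hence
\[
\sum_{k\le x}U_h(k)^2\le x\sum_{d,e>h}\frac{h^2+hg}{d^2e^2}+2h^2\Big(\sum_{d\le2x}\frac1d\Big)^2 .
\]
By (F2), $h^2\big(\sum_{d>h}d^{-2}\big)^2\le1$. In the term with $g$ write $d=gd'$, $e=ge'$ and drop the condition that $d',e'$ be coprime:
\[
\sum_{d,e>h}\frac g{d^2e^2}\le\sum_{g\ge1}\frac1{g^3}\Big(\sum_{d'>h/g}\frac1{d'^2}\Big)^2\le\sum_{g\le h}\frac1{g^3}\cdot\frac{4g^2}{h^2}+\zeta(2)^2\sum_{g>h}\frac1{g^3}\ll\frac{\log2h}{h^2}.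
\]
After multiplication by $h$ this is $O(1)$. So $\sum_{k\le x}U_h(k)^2\ll x+h^2\log^2(2x)$, and Markov's inequality for $U_h^2$ with $t=h^2/16$ gives the claim.
\end{proof}

The first moment would not suffice: it gives a main term of order $x/h$, and $\sum1/h$ diverges.

\begin{proposition}\label{prop:tail}
For every fixed $H\ge H_0$, as $x\to\infty$,
\[
\#\{(k,h):\ k\le x,\ h\ge H,\ |f(k+h)-f(k)|\le k+h\}\le Cx/H+o(x).
\]
\end{proposition}

\begin{proof}
By Lemma~\ref{lem:log} only $h\le C_1\log(x+2)$ occur, which is at most $x$ for $x$ large; the pairs with $k<k_0$ are bounded in number; and the others satisfy $W_h(k)\ge2h-2$. Summing Lemma~\ref{lem:moment} over $H\le h\le C_1\log(x+2)$ gives $\ll x\sum_{h\ge H}h^{-2}+\log^3(2x)\ll x/H+\log^3(2x)$.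
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Fix $H\ge H_0$. By Proposition~\ref{prop:fixed} there are $o(x)$ coincidences with $k\le x$ and $h<H$, and by Proposition~\ref{prop:tail} at most $Cx/H+o(x)$ with $h\ge H$. By \eqref{eq:pairs} the non-unique integers have upper density at most $2C/H$. Let $H\to\infty$.
\end{proof}

\section{Separation of the values}\label{sec:separation}

An approximate equality cannot be reduced modulo $\ell$. It still forces $W_h(k)$ to be close to $2h$, so for fixed $h$ we have to show that $W_h(k)$ is rarely near $2h$. This is a question about the limiting distribution of $W_h$, and it is easiest to study on a probability space on which divisibility by different primes is exactly independent.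

\subsection*{The model}
Let $\mathbb Z_p$ be the ring of $p$-adic integers with its Haar probability measure, under which each class modulo $p^i$ has measure $p^{-i}$. For $u\in\mathbb Z_p$ let $v_p(u)\in\{0,1,\dots,\infty\}$ be the supremum of the $i$ with $p^i\mid u$. Let $\Omega=\prod_p\mathbb Z_p$ with the product measure $\mathbb P$ and expectation $\mathbb E$. The coordinates $u_p$ of $u\in\Omega$ are independent. An integer $n$ is identified with $(n,n,\dots)\in\Omega$, and the translations $u\mapsto u+j$ preserve $\mathbb P$. If an event depends only on finitely many residues $u_p\bmod p^{K}$, $p\le K$, then by the Chinese remainder theorem the positive integers that satisfy it have natural density equal to its probability. Put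
\[
g_p(u)=\sum_{0\le i\le v_p(u)}p^{-i},\qquad\rho(u)=\prod_pg_p(u_p)\in[1,\infty],\qquad W(u)=\sum_{j=1}^h\rho(u+j),
\]
with $h$ fixed. On positive integers $\rho$ is $\sigma(n)/n$, by multiplicativity, and $W=W_h$. We have $\mathbb E g_p=\sum_{i\ge0}p^{-i}\,\mathbb P(p^i\mid u_p)=(1-p^{-2})^{-1}$, so by independence and monotone convergence $\mathbb E\rho=\prod_p(1-p^{-2})^{-1}=\zeta(2)$. Hence $\mathbb EW=\zeta(2)h$, and almost surely $\rho(u+j)<\infty$ for all $j\le h$. Let $\rho^{(p)}(u)=\prod_{q\ne p}g_q(u_q)$ be the product without the factor at $p$.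

\subsection*{No atoms}
The idea is visible for $\rho$ itself. Suppose $\rho=c$ with probability $\alpha>0$. Since $\rho=\rho^{(p)}$ unless $p\mid u_p$, we have $\mathbb P(\rho^{(p)}=c)\ge\alpha-1/p$. Now require in addition that $v_p(u_p)=1$, an independent event of probability $\frac1p(1-\frac1p)$; then $\rho=c(1+1/p)$. These values are different for different $p$, so we have disjoint events of probability about $\alpha/p$, and $\sum1/p=\infty$ is a contradiction. For $h\ge2$, inserting $p$ changes $W$ by a random amount, so $p$ cannot be read off from $W$ alone; it can be read off from $W$ and $\rho(u+1)$ together.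

\begin{lemma}\label{lem:atoms}
For every real $c$ we have $\mathbb P(W=c)=0$.
\end{lemma}

\begin{proof}
Suppose $\alpha=\mathbb P(W=c)>0$. Let $p>h$ and $X_p=\sum_{j\le h}\rho^{(p)}(u+j)$, which is independent of $u_p$. With probability $1-h/p$ we have $p\nmid u_p+j$ for all $j\le h$, and then $W=X_p$. Hence $\mathbb P(X_p=c)\ge\alpha-h/p$. Let $G_p$ be the event that $v_p(u_p+1)=1$ and $X_p=c$. By independence,
\[
\mathbb P(G_p)\ge\frac1p\Big(1-\frac1p\Big)\Big(\alpha-\frac hp\Big)\ge\frac\alpha{4p}\qquad\text{for }p>2h/\alpha .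
\]
On $G_p$ we have $p\nmid u_p+j$ for $2\le j\le h$, because $p\mid u_p+1$ and $0<j-1<p$. So only the first term of $W$ differs from the corresponding term of $X_p$, namely $\rho(u+1)=(1+1/p)\rho^{(p)}(u+1)$, and
\[
W-c=\frac{\rho^{(p)}(u+1)}p=\frac{\rho(u+1)}{p+1}.
\]
When $\rho(u+1)$ is finite, and it is always positive, this identity holds for at most one $p$. So the events $G_p$ are disjoint up to a null set, and $\sum_{p>2h/\alpha}\alpha/(4p)\le1$, which contradicts $\sum1/p=\infty$.
\end{proof}

To return to the integers we truncate $\rho$ to a periodic function and control the error in mean.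

\begin{lemma}\label{lem:transfer}
For fixed $h$, the upper density of $\{n:|W_h(n)-2h|\le\delta\}$ tends to $0$ as $\delta\to0$.
\end{lemma}

\begin{proof}
For $K\ge2$ let $\rho_K(u)=\prod_{p\le K}\sum_{0\le i\le\min(v_p(u_p),K)}p^{-i}$ and $W_{(K)}(u)=\sum_{j\le h}\rho_K(u+j)$. These depend only on the residues $u_p\bmod p^K$, $p\le K$, so on the integers the values of $W_{(K)}$ have densities equal to their probabilities on $\Omega$, and the mean of $W_{(K)}(n)$ over $n\le x$ tends to $\mathbb EW_{(K)}$. As $K\to\infty$, $\rho_K$ increases to $\rho$, so $\eta_K=\mathbb E(W-W_{(K)})\to0$ by monotone convergence. By \eqref{eq:mean} the mean of $W_h(n)$ over $n\le x$ tends to $\zeta(2)h=\mathbb EW$, so the mean of $W_h(n)-W_{(K)}(n)\ge0$ tends to $\eta_K$. If $|W_h(n)-2h|\le\delta$, then $|W_{(K)}(n)-2h|\le2\delta$ or $W_h(n)-W_{(K)}(n)>\delta$. On $\Omega$, if $|W_{(K)}-2h|\le2\delta$, then $|W-2h|\le3\delta$ or $W-W_{(K)}>\delta$. Markov's inequality, once on the integers and once on $\Omega$, bounds the upper density by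
\[
\mathbb P(|W_{(K)}-2h|\le2\delta)+\frac{\eta_K}\delta\le\mathbb P(|W-2h|\le3\delta)+\frac{2\eta_K}\delta .
\]
Let $K\to\infty$. As $\delta\to0$, $\mathbb P(|W-2h|\le3\delta)$ decreases to $\mathbb P(W=2h)=0$ by Lemma~\ref{lem:atoms}.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:separation}]
\emph{Separation.} Call $n$ bad if $|f(m)-f(n)|\le\varepsilon(n)n$ for some $m\ne n$. Let $0<\delta<1$ and $H\ge H_0$. For $n\ge n_0(\delta)$ we have $\varepsilon(n)\le\delta$. If such an $n\le x$ is bad, write $\{m,n\}=\{k,k+h\}$; then $k\le x$ and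
\begin{equation}\label{eq:near}
|f(k+h)-f(k)|\le\delta(k+h).
\end{equation}
So the number of bad $n\le x$ is at most $n_0(\delta)$ plus twice the number of pairs $(k,h)$ with $k\le x$ satisfying \eqref{eq:near}. By Proposition~\ref{prop:tail}, at most $Cx/H+o(x)$ of these have $h\ge H$. For $h<H$, \eqref{eq:difference}, \eqref{eq:sandwich} and \eqref{eq:near} give
\[
2h-\delta-\frac{h^2}{k+h}=\frac{h(2k+h)-\delta(k+h)}{k+h}\le W_h(k)\le\frac{h(2k+h)+\delta(k+h)}k=2h+\delta+\frac{h^2+\delta h}k ,
\]
so $|W_h(k)-2h|\le2\delta$ once $k$ is large in terms of $H$ and $\delta$. The upper density of the bad $n$ is therefore at most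
\[
2\sum_{h<H}\overline d\big(\{k:|W_h(k)-2h|\le2\delta\}\big)+\frac{2C}H .
\]
Let $\delta\to0$ with $H$ fixed, using Lemma~\ref{lem:transfer}, and then $H\to\infty$.

\emph{Optimality.} By \eqref{eq:identity} we need many $n$ with $\rho(n)$ close to $2$. Since $\rho(6)=2$, we take $n=6k$ with $k$ free of small primes. Let $\varepsilon>0$, $y>3+16/\varepsilon$, $Q=\prod_{p\le y}p$ and $\kappa=\prod_{p\le y}(1-1/p)$. By periodicity modulo $Q$, the number of $k\le X$ coprime to $Q$ is $\kappa X+O_y(1)$. Every divisor $d>1$ of such a $k$ is coprime to $Q$, hence larger than $y$, and it divides $\kappa X/d+O_y(1)$ of these $k$ (write $k=dm$ with $m\le X/d$ coprime to $Q$). So by (F2)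
\[
\sum_{k\le X,\ \gcd(k,Q)=1}(\rho(k)-1)\le\sum_{y<d\le X}\frac1d\Big(\frac{\kappa X}d+O_y(1)\Big)\le\frac{\kappa X}{\lfloor y\rfloor}+O_y(\log2X).
\]
Since $4/(\varepsilon\lfloor y\rfloor)<1/4$, Markov's inequality shows that at most $\kappa X/4+O_{y,\varepsilon}(\log2X)$ of these $k$ have $\rho(k)-1>\varepsilon/4$. For $X$ large in terms of $\varepsilon$ and $y$, at least $\kappa X/2$ of them have $\sigma(k)-k\le\varepsilon k/4$. For such $k$ and $n=6k$ we have $\gcd(k,6)=1$, so $\sigma(n)=12\sigma(k)$ and
\begin{equation}\label{eq:six}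
f(n-1)-f(n)=\sigma(n)-2n+1=12(\sigma(k)-k)+1 .
\end{equation}
This is positive and at most $3\varepsilon k+1$, which is less than $\varepsilon n=6\varepsilon k$ when $3\varepsilon k>1$. Taking $X=x/6$, these $n$ have lower density at least $\kappa/12$.
\end{proof}

\section{The length of a coincidence}\label{sec:length}

The bound $h\ll\log(k+2)$ of Lemma~\ref{lem:log} only reflects the error term in \eqref{eq:asymptotic}. To improve it we bound $W_h(k)$ for every $k$, splitting by primes rather than by divisors. The primes up to $h$ contribute $\zeta(2)h$ up to a small error. Each prime above $h$ divides at most one integer of the window, and the number of such primes is limited by the size of $\prod_j(k+j)$.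

\begin{proof}[Proof of Theorem~\ref{thm:quantitative}(i)]
For $k<k_0$ the length $h$ is bounded by Lemma~\ref{lem:log}, and $\log\log(k+16)>1$. Let $k\ge k_0$. Then $h\le C_1\log(k+2)\le k$ and $W_h(k)\ge2h-2$. Put $N_j=k+j\le2k$ and write $N_j=a_jb_j$, where $a_j$ is $h$-smooth and all prime factors of $b_j$ exceed $h$. Then
\[
W_h(k)=\sum_{j\le h}\rho(a_j)+\sum_{j\le h}\rho(a_j)(\rho(b_j)-1).
\]
The divisors of $a_j$ are the $h$-smooth divisors of $N_j$, so by (F1) and (F4)
\[
\sum_{j\le h}\rho(a_j)=\sum_{d\ h\text{-smooth}}\frac1d\#\{j\le h:d\mid k+j\}\le\sum_{d\ h\text{-smooth}}\Big(\frac h{d^2}+\frac1d\Big)\le\zeta(2)h+C\log2h ,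
\]
and $\rho(a_j)\ll\log2h$ for each $j$.

Let $\lambda_j=\sum_{p\mid b_j}\frac1{p-1}$, so that $\rho(b_j)\le e^{\lambda_j}$ by (F6), and let $\Lambda=\sum_j\lambda_j$. A prime $p>h$ divides at most one $N_j$, since $0<|N_i-N_j|<h$ for $i\ne j$. So $\Lambda$ is the sum of $\frac1{p-1}$ over $K$ distinct primes $p>h$, and $2^K\le\prod_jN_j\le(2k)^h$ gives $K\le h\log(2k)/\log2$. Let $y=h+K+1$. The primes above $y$ contribute at most $K/y\le1$ to $\Lambda$. Using $\sum_p\big(\frac1{p-1}-\frac1p\big)\le1$ and (F4),
\[
\Lambda\le\sum_{h<p\le y}\frac1{p-1}+1\le\log\frac{\log2y}{\log2h}+C .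
\]
For $s,t\ge0$ we have $(e^{s+t}-1)-(e^s-1)-(e^t-1)=(e^s-1)(e^t-1)\ge0$, so $\sum_j(e^{\lambda_j}-1)\le e^\Lambda-1$ by induction. Therefore
\[
\sum_{j\le h}\rho(a_j)(\rho(b_j)-1)\ll\log2h\cdot e^\Lambda\ll\log2y .
\]
The factor $\log 2h$ cancels because the $b_j$ use only primes above $h$. Since $h\le y\ll\log^2(k+2)$, both $\log2h$ and $\log2y$ are $\ll\log\log(k+16)$. Thus $2h-2\le\zeta(2)h+C\log\log(k+16)$, and $\zeta(2)<2$ finishes the proof.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:quantitative}(iii)]
If $h$ is odd, the right side of \eqref{eq:E} is odd, so $\sigma(k+j)$ is odd for some $j\le h$. By Example~\ref{ex:one}, $N=k+j$ is a square or twice a square. By part (i), $j\le h\ll\log\log x$ and $N\le2x$ for $x$ large. The triple $(N,j,h)$ determines $(k,h)$, and there are $\ll\sqrt x\,(\log\log x)^2$ triples.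
\end{proof}

\section{Counting coincidences}\label{sec:counting}

\subsection*{The idea for length one}
An exact coincidence gives $W_h(k)=2h$ up to an error of order $1/k$, apart from logarithmic factors, far more precise than anything used in Section~\ref{sec:separation}. We describe how to exploit this for $h=1$, ignoring parity. Let $\sigma(N)=2N-1$, so $\rho(N)=2-1/N$. Suppose that $N$ has no prime factor in an interval $(A,B]$ with $B/A$ large and $B<N$, and write $N=sb$ with $s$ composed of primes up to $A$ and $b$ of primes above $B$. Then $\rho(b)=1+O(\omega(N)/B)$, so $\rho(s)=2$ up to an error of order $1/B$, again apart from logarithmic factors. There are two possibilities.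

If $s$ is much smaller than $B$, then $\rho(s)$ is a fraction with denominator $s$ at distance less than $1/s$ from $2$, so $\rho(s)=2$. But then $\sigma(N)=\sigma(s)\sigma(b)\ge2sb=2N$, which is too large. This is the situation of \eqref{eq:six}, where the difference is small but has a definite sign.

Otherwise, for typical $N$, some fairly large prime $q\le A$ satisfies $q\,\|\,s$. Write $s=qt$. Then $\rho(t)(1+1/q)\approx2$ confines $1/q$ to an interval of length about $1/B$, so $t$ determines $q$ up to a relative error of about $A/B$. About $x/(qt)$ integers $N\le x$ are divisible by $qt$. Summing over $t$ costs a factor $\log A$, while summing $1/q$ over the few admissible $q$ gains a much smaller factor. The prime-free interval is essential: for $B=A$ the approximation would not restrict $q$.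

\subsection*{An impossible system}
For general $h$ the first possibility leads to the following system.

\begin{lemma}\label{lem:system}
There are no integers $k\ge0$, $h\ge1$ and divisors $s_j\mid k+j$ $(1\le j\le h)$ with $\sum_j\rho(s_j)=2h$ and $\sum_j\sigma(s_j)<h^2$.
\end{lemma}

The second condition cannot be dropped: $k=5$, $h=1$, $s_1=6$ satisfies the first. For large $h$ the second condition says that few divisors exceed $h$, so that $\sum_j\rho(s_j)$ is about $\zeta(2)h$ at most. Small $h$ are excluded by a linear inequality between $\sigma$ and $\rho$.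

\begin{proof}
We have $\sigma(s)\ge8\rho(s)-9$ for all $s\ge1$. For $s\ge8$ this holds since $\sigma(s)=s\rho(s)$. For $s=1,\dots,7$ the left sides are $1,3,4,7,6,12,8$ and the right sides are $-1,3,\frac53,5,\frac35,7,\frac17$. Summing over $j$ gives $h^2>\sum_j\sigma(s_j)\ge16h-9h=7h$, so $h\ge8$.

Each pair $(j,d)$ with $d\mid s_j$ and $d>h$ contributes more than $h$ to $\sum_j\sigma(s_j)<h^2$. So there are fewer than $h$ such pairs, and they contribute less than $1$ to $\sum_j\rho(s_j)=\sum_j\sum_{d\mid s_j}1/d$. For $d\le h$ we use $s_j\mid k+j$ and (F1), and then the lower bound in (F2):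
\[
2h<\sum_{d\le h}\Big(\frac h{d^2}+\frac1d\Big)+1<h\Big(\zeta(2)-\frac1{h+1}\Big)+\sum_{d\le h}\frac1d+1=\zeta(2)h+\sum_{d\le h+1}\frac1d .
\]
For $h=8$ we have $\sum_{d\le9}1/d<2.829<2.840<8(2-\zeta(2))$. Passing from $h\ge8$ to $h+1$ adds $\frac1{h+2}\le0.1$ to $\sum_{d\le h+1}1/d$ and more than $0.35$ to $(2-\zeta(2))h$. So $\sum_{d\le h+1}1/d<(2-\zeta(2))h$ for all $h\ge8$, a contradiction.
\end{proof}

\subsection*{Parameters}
We now prove Theorem~\ref{thm:quantitative}(ii). Let $x$ be large and $L=\log x$. By part (i) there is $C_2$ such that every coincidence with $k\le x$ has $h\le H$, where $H=\lceil C_2\log\log x\rceil$. Let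
\[
T=c_0L^{1/3},\qquad r=\lceil6T/\log T\rceil,\qquad R=Hr ,
\]
where $c_0>0$ is a constant fixed in a moment. We aim to save a factor close to $e^{-T}$; $r$ will bound the number of prime factors of each $k+j$, and $R$ the number of primes dividing their product. For $x$ large, $\log T\ge\frac14\log\log x$, so $r\le7T/\log T\le28T/\log\log x$ and $R\le C_3T$ with $C_3=28(C_2+1)$ independent of $c_0$. Fix $c_0$ with $24C_3^2c_0^3\le1$. Then for $x$ large
\begin{equation}\label{eq:params}
24\,TR^2\le L,\qquad H<e^T,\qquad2L^2\le e^T,\qquad8R+2H^2\le L .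
\end{equation}
At most $\sqrt x\,H$ coincidences have $k\le\sqrt x$. From now on $\sqrt x<k\le x$, and $N_j=k+j\le2x$ for $j\le H$.

\subsection*{Exceptional $k$}
A prime-free interval is found by pigeonhole, which needs few prime factors, and the smooth parts must be of controlled size, which needs no large prime powers. Call $k$ \emph{exceptional} if for some $1\le j\le H$
\begin{enumerate}
\item[(E1)] $\omega(N_j)\ge r$, or
\item[(E2)] $p^a\mid N_j$ for some prime $p$ and some $a\ge2$ with $p^a>e^{2T}$.
\end{enumerate}
An integer $N\le2x$ with $\omega(N)\ge r$ is divisible by a product $d$ of $r$ distinct primes up to $2x$. Using $r!\ge(r/e)^r$ and (F4), the number of such $N$ is at most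
\[
\sum_d\frac{2x}d\le\frac{2x}{r!}\Big(\sum_{p\le2x}\frac1p\Big)^r\le2x\Big(\frac{e(\log\log x+C)}r\Big)^r .
\]
For $x$ large, $\log r\ge\log T-\log\log T\ge\frac34\log T$, while $\log(e(\log\log x+C))\le\frac14\log T$ because $\log T\ge\frac14\log\log x$. The last power is thus at most $\exp(-\frac12r\log T)\le e^{-3T}$. For (E2), let $a(p)$ be the least $a\ge2$ with $p^a>e^{2T}$; the number of $N\le2x$ concerned is at most $2x\sum_pp^{-a(p)}$. The primes $p\le e^T$ contribute at most $e^T\cdot e^{-2T}$ to this sum. For $p>e^T$ we have $a(p)=2$, and the contribution is at most $2e^{-T}$ by (F2). Altogether $\ll Hxe^{-T}$ values of $k$ are exceptional, and they belong to $\ll H^2xe^{-T}$ coincidences.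

\subsection*{A prime-free interval}
Let $(k,h)$ be a coincidence with $k$ not exceptional, and let $\mathcal P$ be the set of primes dividing $\prod_{j\le h}N_j$. Then $|\mathcal P|\le hr\le R$, so one of the $R+1$ disjoint intervals $(e^{2Ti},e^{2T(i+1)}]$ with $2R\le i\le3R$ contains no element of $\mathcal P$. Fix such an $i$ and put
\[
A=e^{2Ti},\qquad B=e^{2T(i+1)}=Ae^{2T}.
\]
By \eqref{eq:params}, $B\le e^{8TR}\le e^{L/2}=\sqrt x<k$. Write $N_j=s_jb_j$ with $s_j$ $A$-smooth and all prime factors of $b_j$ larger than $B$. In the factorization of $s_j$ there are fewer than $r$ prime powers. Those with exponent $1$ are at most $A$, and the others are at most $e^{2T}\le A$ since (E2) fails. So $s_j\le A^r$. By (F6), $p-1\ge B/2$ for $p>B$, and $e^t\le1+2t$ for $0\le t\le1$,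
\[
1\le\rho(b_j)\le e^{2r/B}\le1+4r/B .
\]
Let $V=\sum_{j\le h}\rho(s_j)$. As $\rho(N)\le1+\log N\le2L$ for $N\le2x$,
\[
0\le W_h(k)-V=\sum_{j\le h}\rho(s_j)(\rho(b_j)-1)\le h\cdot2L\cdot\frac{4r}B\le\frac{8RL}B .
\]
Equation \eqref{eq:E} reads $kW_h(k)+\sum_jj\rho(N_j)=2hk+h^2$. Both $h^2$ and $\sum_jj\rho(N_j)$ lie in $[0,2H^2L]$, so $|W_h(k)-2h|\le2H^2L/k\le2H^2L/B$. With the last inequality of \eqref{eq:params},
\begin{equation}\label{eq:V}
|V-2h|\le L^2/B .
\end{equation}
We distinguish cases according to whether $\mathcal P$ contains a \emph{medium prime}, that is, a prime in $(e^T,A]$.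

\subsection*{Case 1: no medium prime}
Now every prime power in the factorization of $s_j$ is at most $e^{2T}$, so $s_j\le e^{2Tr}$. The number $V-2h$ is rational with denominator dividing $\prod_js_j\le e^{2TR}$, so it is $0$ or at least $e^{-2TR}$ in absolute value. Since $i\ge2R$ (this is why the intervals start there), $L^2/B\le L^2e^{-2T(2R+1)}<e^{-2TR}$ by \eqref{eq:params}. Hence \eqref{eq:V} forces $V=2h$. Insert
\[
\sigma(N_j)=\sigma(s_j)\sigma(b_j)=(k+j)\rho(s_j)+\sigma(s_j)(\sigma(b_j)-b_j)
\]
into \eqref{eq:E}. The terms $kV$ and $2hk$ cancel, leaving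
\[
\sum_{j\le h}j\rho(s_j)+\sum_{j\le h}\sigma(s_j)(\sigma(b_j)-b_j)=h^2 .
\]
Since $s_j\le e^{2Tr}<B\le\sqrt x<N_j$, each $b_j$ exceeds $1$, so $\sigma(b_j)-b_j\ge1$. The first sum is positive, so $\sum_j\sigma(s_j)<h^2$. This contradicts Lemma~\ref{lem:system}, and Case 1 does not occur.

\subsection*{Case 2: a medium prime}
Let $q$ be a medium prime in $\mathcal P$, say the largest. As $q>e^T>h$, it divides exactly one $N_a$ with $1\le a\le h$. As $q^2>e^{2T}$ and (E2) fails, $q\,\|\,N_a$. Put $u_a=s_a/q$ and $u_j=s_j$ for $j\ne a$. The $u_j$ are $A$-smooth, coprime to $q$ and at most $A^r$. Call $\tau=(h,i,a,u_1,\dots,u_h)$ the \emph{type} of the coincidence; note that $i$ determines $A$ and $B$.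

\emph{The type nearly determines $q$.} By \eqref{eq:V}, $z=1/q$ satisfies
\[
\Big|\rho(u_a)(1+z)+\sum_{j\ne a}\rho(u_j)-2h\Big|\le\frac{L^2}B .
\]
Since $\rho(u_a)\ge1$, the real solutions $z$ form an interval $I_\tau$ of length at most $2L^2/B$ that depends only on $\tau$. Let $\mathcal Q_\tau$ be the set of primes $q\in(e^T,A]$ coprime to all $u_j$ with $1/q\in I_\tau$. If it is nonempty, with least element $q_0$ and greatest element $q_1$, then $q_1-q_0=q_0q_1(1/q_0-1/q_1)\le2q_0q_1L^2/B$. As $|\mathcal Q_\tau|\le1+q_1-q_0$,
\begin{equation}\label{eq:Q}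
\sum_{q\in\mathcal Q_\tau}\frac1q\le\frac1{q_0}+\frac{q_1-q_0}{q_0}\le e^{-T}+\frac{2L^2A}B=e^{-T}+2L^2e^{-2T}\le2e^{-T}.
\end{equation}

\emph{Counting $k$ for given $\tau$ and $q$.} We have $k\equiv-j\pmod{u_j}$ for all $j\le h$ and $k\equiv-a\pmod q$. Suppose this system has a solution, and let $D_\tau=\operatorname{lcm}(u_1,\dots,u_h)$. By (F1), and as $q\nmid D_\tau$, there are at most $x/(qD_\tau)+1$ solutions $k\le x$, and $\gcd(u_j,u_l)\mid j-l$ is at most $h$ for $j\ne l$. Moreover
\[
D_\tau\ge\prod_ju_j\Big/\prod_{j<l}\gcd(u_j,u_l)\ge h^{-h^2}\prod_ju_j .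
\]
For the first inequality, fix a prime and let $e_1\ge e_2\ge\dots\ge e_h$ be its exponents in the $u_j$, in decreasing order; then $\sum_{j<l}\min(e_j,e_l)\ge e_2+\dots+e_h$, so $e_1\ge\sum_je_j-\sum_{j<l}\min(e_j,e_l)$.

\emph{Summation.} Fix $h,i,a$ and sum over $(u_1,\dots,u_h)$ and $q\in\mathcal Q_\tau$. There are at most $A^{rh}\cdot A\le A^{2R}$ such choices. By \eqref{eq:Q}, (F4) and $\log A\le L$, the number of $k$ is at most
\[
2e^{-T}x\,h^{h^2}\Big(\sum_{u\ A\text{-smooth}}\frac1u\Big)^h+A^{2R}\le2e^{-T}x\,H^{H^2}(CL)^H+A^{2R}.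
\]
Since $i\le3R$, the first inequality of \eqref{eq:params} gives $A^{2R}\le e^{12TR^2}\le\sqrt x$. There are at most $H^2(R+1)$ triples $(h,i,a)$. The logarithm of $H^2(R+1)H^{H^2}(CL)^H$ is $O((\log\log x)^3)=o(T)$, and $T=o(L)$. So the number of coincidences in Case 2 is
\[
\ll xe^{-T}\exp\big(O((\log\log x)^3)\big)+H^2(R+1)\sqrt x\ll xe^{-T/2}.
\]

\subsection*{Conclusion}
The coincidences with $k\le\sqrt x$, those with $k$ exceptional and those in Case 2 number $\ll\sqrt x\,H+H^2xe^{-T}+xe^{-T/2}\ll xe^{-T/2}$. This is the bound of Theorem~\ref{thm:quantitative}(ii) with $c=c_0/2$ for $x\ge x_0$. For $1\le x\le x_0$ the number of coincidences with $k\le x$ is bounded by Lemma~\ref{lem:log}, and $x\exp(-c(\log x)^{1/3})$ is bounded below by a positive constant. The bound for non-unique $n\le x$ follows from \eqref{eq:pairs}. \qed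

\begin{remark}
Part (i) enters twice. It gives $R\ll T$, and it keeps the loss $H^{H^2}$ below the gain $e^{T}$; with only $h\ll\log x$ that loss would exceed $x$. The exponent $1/3$ comes from the requirement $A^{2R}\le\sqrt x$: since $\log A$ has order $TR$ and $R$ has order $T$, it amounts to $T^3\ll\log x$.
\end{remark}

\begin{thebibliography}{9}

\bibitem{problem}
\emph{Conjecture: For Almost All $n$, The Sum Of $n \bmod k$ For $k<n$ Is Unique.},
\texttt{https://newbetuts.com/4008273-conjecture-for-almost-all-n-the-sum-of-n-bmod-k-for-kn-is-unique}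

\end{thebibliography}
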